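\title{Ordered matchings versus triangles: a subquadratic Ramsey bound}

\begin{abstract}
We prove that the ordered Ramsey number $r_<(M_n,K_3)$ is $O(n^{2-\varepsilon})$ with $\varepsilon=2^{-264}$, uniformly over all ordered matchings $M_n$ on $n$ vertices. The same argument gives a power saving in $r_<(G,K_r)$ for every fixed $r\ge 3$ and every ordered graph $G$ whose maximum degree is at most a small power of its order. The graph is embedded by a random process over many scales: blocks of consecutive vertices are placed in independent sets of the blue graph and split repeatedly, at scales chosen at random so that they rarely coincide with the scales at which the blue density jumps.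
\end{abstract}

\section{The question and the results}\label{sec:intro}

An \emph{ordered graph} is a simple graph together with a linear order $\prec$ on its vertices. An ordered graph $G'$ \emph{contains} an ordered graph $G$ if there is an injection $\phi\colon V(G)\to V(G')$ such that $x\prec y$ implies $\phi(x)\prec\phi(y)$ and every edge $xy$ of $G$ is sent to an edge $\phi(x)\phi(y)$ of $G'$; nothing is required of non-edges. For ordered graphs $G_1,G_2$, the \emph{ordered Ramsey number} $r_<(G_1,G_2)$ is the least $N$ such that every red/blue coloring of the edges of the complete graph on $[N]=\{1,\dots,N\}$, with the natural order, contains a red $G_1$ or a blue $G_2$. A complete graph $K_r$ has only one ordering up to isomorphism. An \emph{ordered matching} $M_n$ is an ordered graph on $n$ vertices ($n$ even) whose edges form a perfect matching.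

Without the order, a matching against a triangle is no problem at all. Among $n+1$ vertices with no blue triangle one removes red edges one at a time, since any three remaining vertices span a red edge, and obtains $n/2$ disjoint red edges. With the order, the answer depends on the matching. For the matching $\{1,2\},\{3,4\},\dots$ one red edge in each of $n/2$ consecutive triples suffices, so $3n/2$ vertices are enough. For the nested matching with edges $\{i,n+1-i\}$ at least $2n-1$ vertices are needed: color $[2n-2]$ red inside each half and blue between the halves; there is no blue triangle, and the outermost edge of a red copy would force all $n$ vertices into one half.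

For an arbitrary matching there is a short quadratic bound. In a coloring with no blue triangle the blue neighborhood of a vertex is a red clique, so we may assume that all blue degrees are less than $n$. Cut $[n^2]$ into $n$ intervals of length $n$, one for each vertex of $M_n$ in order. For an edge $xy$ take any point in the interval of $x$; it has a red neighbor in the interval of $y$. Hence $r_<(M_n,K_3)\le n^2$. The following question is taken from \cite{ORN}.

\medskip
\noindent\textbf{Question.} \emph{Is there $\varepsilon>0$ such that $r_<(M_n,K_3)=O(n^{2-\varepsilon})$, with $\varepsilon$ and the implied constant independent of $n$ and of the ordered matching $M_n$?}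
\medskip

One expects the answer yes: on $N=n^{2-\varepsilon}$ vertices the blue graph has density at most about $n/N=n^{-1+\varepsilon}$, so almost every pair is red, and a matching asks for very few red pairs. But the exponent $2$ is a real barrier for the obvious arguments. The interval argument breaks as soon as the intervals are shorter than $n$, because the intervals of $x$ and $y$ may then be completely joined in blue. And $n/2$ edges, each blue with probability $n/N$, give $n^2/2N$ blue edges on average, which is less than $1$ only for quadratic $N$.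

\begin{theorem}\label{thm:main}
There is an absolute constant $C$ such that $r_<(M_n,K_3)\le C\,n^{2-2^{-264}}$ for every even $n$ and every ordered matching $M_n$.
\end{theorem}

No attempt is made to optimize the exponent. The proof uses only that a matching has small degrees, and it extends to larger cliques. Put
\[
\varepsilon(\beta)=\frac{\beta}{(2^{131}+5)\,2^{130}},\qquad \varepsilon_r=\varepsilon\Bigl(\frac1{2(r-1)}\Bigr)\quad(r\ge3).
\]

\begin{theorem}\label{thm:cliques}
For every $r\ge3$ there is $C_r$ such that every ordered graph $G$ on $n$ vertices with maximum degree at most $n^{\varepsilon_r}$ satisfies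
\[
r_<(G,K_r)\le C_r\,n^{\,r-1-(\varepsilon_3+\dots+\varepsilon_r)}.
\]
\end{theorem}

Theorem~\ref{thm:main} is the case $r=3$, $G=M_n$, because $1/\varepsilon_3=2^{263}+5\cdot2^{132}<2^{264}$. Of the blue graph the argument needs two properties only: bounded degrees, and independent sets of polynomial size inside every large set of vertices.

\begin{theorem}\label{thm:embed}
Let $0<\beta\le1/2$ and $\varepsilon=\varepsilon(\beta)$. There is $n_0(\beta)$ such that the following holds for $n\ge n_0(\beta)$. Let $G$ be an ordered graph on $n$ vertices with maximum degree at most $D=n^\varepsilon$. Let $d\ge n$ and $N\ge n^{1-\varepsilon}d$ be integers, and let $H$ be a graph on $[N]$ such that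
\begin{itemize}
\item[(H1)] every vertex has $H$-degree at most $d$;
\item[(H2)] every set of at least $n^{1-\varepsilon}/16$ vertices contains an $H$-independent set of size at least $n^\beta$.
\end{itemize}
Then the complement of $H$ contains $G$ as an ordered graph.
\end{theorem}

Section~\ref{sec:reduction} deduces Theorem~\ref{thm:cliques} from Theorem~\ref{thm:embed}. Section~\ref{sec:idea} explains the embedding on small cases, Sections~\ref{sec:lll} and~\ref{sec:jumps} prepare the two tools, and Section~\ref{sec:proof} contains the proof.

\section{From the embedding theorem to Ramsey numbers}\label{sec:reduction}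

We use the Erd\H{o}s--Szekeres bound: a graph on at least $\binom{k+r-2}{r-1}$ vertices contains $K_r$ or an independent set of size $k$. Note that
$\binom{k+r-2}{r-1}=\prod_{i=1}^{r-1}\bigl(1+\frac{k-1}{i}\bigr)\le k^{r-1}$.

\begin{proof}[Proof of Theorem~\ref{thm:cliques}]
Let $r\ge3$, $\beta=\frac1{2(r-1)}$, and let $G$ have $n$ vertices and maximum degree at most $n^{\varepsilon_r}$. Put $d=r_<(G,K_{r-1})$ and $N=\lceil n^{1-\varepsilon_r}d\rceil$; here $d\ge n$, as the all-red coloring of $[n-1]$ shows. Take a coloring of the pairs of $[N]$ with no blue $K_r$, and let $H$ be the blue graph. If some vertex has at least $d$ blue neighbors, then these contain no blue $K_{r-1}$, so they contain a red $G$. Otherwise (H1) holds. Let $k=\lceil n^\beta\rceil\le2n^\beta$. Then $k^{r-1}\le2^{r-1}n^{1/2}\le n^{1-\varepsilon_r}/16$ for $n$ large in terms of $r$, and the Erd\H{o}s--Szekeres bound gives (H2). By Theorem~\ref{thm:embed} there is a red $G$. Hence, for $n\ge n_1(r)$,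
\[
r_<(G,K_r)\le\bigl\lceil n^{1-\varepsilon_r}\,r_<(G,K_{r-1})\bigr\rceil\le 2n^{1-\varepsilon_r}\,r_<(G,K_{r-1}).
\]
We have $r_<(G,K_2)=n$, and since $\varepsilon_r$ decreases with $r$, the degree hypothesis for $r$ implies the one for $r-1$. Induction on $r$ gives the bound for $n\ge n_1(r)$. For $n<n_1(r)$ the number $r_<(G,K_r)$ is at most the ordinary Ramsey number of $K_n$ and $K_r$, which is absorbed in $C_r$.
\end{proof}

\begin{remark}
Hypothesis (H2) cannot be dropped from Theorem~\ref{thm:embed}. Let $N=\lceil n^{1-\varepsilon}d\rceil$ and let $H$ be the union of cliques on consecutive intervals of $d+1$ points. Then (H1) holds, and there are at most $n^{1-\varepsilon}$ boundaries between consecutive intervals. A copy of $\{1,2\},\{3,4\},\dots$ in the complement of $H$ needs a separate boundary inside each of its $n/2$ edges, which is impossible once $n^\varepsilon>2$.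
\end{remark}

\section{Loads, splits and jumps}\label{sec:idea}

This section is a guide; nothing in it is used later. Let $G$ be a matching, let $H$ have degrees at most $n$, and let $N=n^{2-\varepsilon}$. For disjoint nonempty sets $X,Y\subseteq[N]$ let $\rho(X,Y)=e_H(X,Y)/|X||Y|$ be the density of $H$ between them.

\subsection*{One scale loses a factor $n^\varepsilon$}
Cut $V(G)$ into $n/t$ intervals $I_i$ of $t$ consecutive vertices and $[N]$ into as many zones $Z_i$ of length $Nt/n$, and place each $I_i$ at a random position in $Z_i$, independently. Edges of $G$ inside $I_i$ are dealt with by placing $I_i$ inside an independent set, which (H2) supplies. For the other edges, call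
\[
\sum_{j\ne i} e_G(I_i,I_j)\,\rho(Z_i,Z_j)
\]
the \emph{load} of $I_i$; up to a constant it bounds the expected number of edges at $I_i$ that land on $H$. If all loads are below a small constant, the Local Lemma produces an embedding. The degree bound gives $\sum_j\rho(Z_i,Z_j)\le n/|Z_i|=n^\varepsilon/t$, so the load is at most $t\cdot n^\varepsilon/t=n^\varepsilon$, with equality when all edges of $G$ at $I_i$ go to one $I_j$ and all edges of $H$ at $Z_i$ go to $Z_j$. The bound does not depend on $t$, so no single scale helps. The factor $n^\varepsilon$ has to be won back by using many scales.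

\subsection*{A split, worked by hand}
Suppose that an interval has been assigned a \emph{room}, a set of points in which it will be embedded. To lower its load, cut the interval into $q$ pieces carrying equal shares of the load, and cut the room into $Q=2q$ consecutive parts. The pieces must go to parts in increasing order, so they cannot choose independently; we let piece $k$ take part $r+k$ for a common shift $r\in\{0,\dots,q\}$.

Take $Q=4$, $q=2$. The interval is $\{x_1,x_2\}$, the vertex $x_k$ is matched to a vertex with room $Y_k$, which we hold fixed, and the room $X$ of $\{x_1,x_2\}$ has $\rho(X,Y_1)=\rho(X,Y_2)=\delta$. The load is $2\delta$. Let $X^1<\dots<X^4$ be the quarters of $X$. The four densities $\rho(X^c,Y_k)$, $c=1,\dots,4$, have average $\delta$. If they all equal $\delta$, then each piece has load $\delta$ for every shift: the split halves the load. Now let them be $(2\delta,2\delta,0,0)$ for $Y_1$ and $(0,0,0,4\delta)$ for $Y_2$. The loads of $x_1$ and $x_2$ are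
\[
(2\delta,0)\ \text{ for }r=0,\qquad(2\delta,0)\ \text{ for }r=1,\qquad(0,4\delta)\ \text{ for }r=2 .
\]
The random shift keeps the \emph{total} load under control (its mean is $8\delta/3$, while a fixed placement could be met by densities $4\delta$ on both chosen quarters), but for every shift one piece carries as much as the parent did. The split gains nothing, and the reason is visible: the density seen by the heavy piece has at least doubled. In general, a piece holding a share $1/q$ of the load has load at most $Q^{1/4}/q$ times that of the parent, apart from pairs of rooms whose density rises by a factor $Q^{1/4}$ or more. We call such a rise a \emph{jump}.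

\subsection*{Jumps are a limited resource}
Write the points of two independent sets as words over $[Q]$ in lexicographic order, so that passing to a part of a room means fixing one more digit. Let $H$ join $\xi$ to $\eta$ when $\xi_h=\eta_h$ for all $h$ in a set $R$ of positions. Along an edge, the density is multiplied by $Q$ when a digit in $R$ is fixed and is unchanged otherwise, and the overall density is $Q^{-|R|}$. So unless $H$ is negligibly sparse, $R$ is small. If we need $T$ splits, have $AT$ digits available with $A$ huge, and split at $T$ random digits while fixing the others at random without splitting, we rarely split at a digit of $R$.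

In general the positions of the jumps depend on the edge: join $\xi$ to $\eta$ when $\xi_h=\eta_h$, where $h=2$ for $\xi_1\le Q/2$ and $h=3$ otherwise. One set of split digits has to serve all edges, and some edges will jump at many of them. Lemma~\ref{lem:jumps} shows that these edges form a fraction $2^{1-40T}$ of all edges on average. This is small enough to survive a loss of $2^{32}$ in each of the $T$ rounds, and for all other edges most splits gain a power of $q$. With $T\approx\varepsilon\log_2n$ rounds both gains beat $n^{\varepsilon}$.

\section{Two consequences of the Local Lemma}\label{sec:lll}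

We use the asymmetric Lov\'asz Local Lemma \cite[Lemma 5.1.1]{AS}: if each event $E$ of a finite family is mutually independent of the other events outside a set $\Gamma(E)$, and there are $x_E\in[0,1)$ with $\Pr(E)\le x_E\prod_{E'\in\Gamma(E)}(1-x_{E'})$ for all $E$, then with positive probability no event occurs. The following form asks for one condition per variable.

\begin{lemma}\label{lem:lll}
Let $(\omega_v)_{v\in V}$ be independent random variables, $V$ finite, and let $\mathcal E$ be a finite family of events, each $E$ determined by $(\omega_v)_{v\in\operatorname{vbl}(E)}$ with $\operatorname{vbl}(E)\ne\emptyset$. If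
\[
\sum_{E:\,w\in\operatorname{vbl}(E)}2^{|\operatorname{vbl}(E)|}\Pr(E)\le\frac14\qquad\text{for all }w\in V,
\]
then with positive probability no $E\in\mathcal E$ occurs.
\end{lemma}

\begin{proof}
Put $x_E=2^{|\operatorname{vbl}(E)|}\Pr(E)\le\frac14$, and let $\Gamma(E)$ be the set of $E'\ne E$ that share a variable with $E$. Then $\sum_{E'\in\Gamma(E)}x_{E'}\le|\operatorname{vbl}(E)|/4$. The function $1-x-4^{-x}$ is concave and vanishes at $0$ and $\frac12$, so $1-x\ge4^{-x}$ on $[0,\frac12]$. Hence $\prod_{\Gamma(E)}(1-x_{E'})\ge4^{-|\operatorname{vbl}(E)|/4}\ge2^{-|\operatorname{vbl}(E)|}$, and $\Pr(E)=2^{-|\operatorname{vbl}(E)|}x_E\le x_E\prod_{\Gamma(E)}(1-x_{E'})$.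
\end{proof}

In each round of the embedding up to $n$ intervals choose sub-rooms at random, and we know the \emph{expected} new load of each. We need an outcome in which \emph{all} loads are within a constant factor of these bounds. Markov's inequality fails a constant fraction of the intervals, and the load of one interval may depend on the choices of many others. The next lemma is a simultaneous Markov inequality for sums of pair interactions. Let $\kappa=2^{15}$.

\begin{lemma}\label{lem:markov}
Let $V$ be finite and let $(\omega_v)_{v\in V}$ be independent, with $\omega_v$ uniform on a finite nonempty set $\Omega_v$. Let $|P|\le3$. For $p\in P$ and $v\ne u$ let $F^p_{vu}\colon\Omega_v\times\Omega_u\to[0,\infty)$ satisfy $F^p_{vu}(x,y)=F^p_{uv}(y,x)$. Suppose that $\sum_{u\ne v}\mathbb E F^p_{vu}(\omega_v,\omega_u)\le b_p$ for all $v$ and $p$, where $b_p>0$. Then there are values of the $\omega_v$ with $\sum_{u\ne v}F^p_{vu}(\omega_v,\omega_u)\le\kappa b_p$ for all $v$ and $p$.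
\end{lemma}

Symmetry is essential. Let $V=\{0,\dots,m\}$, let $\omega_0$ be uniform on $[m]$, and let $F_{v0}=m\cdot\mathbf 1[\omega_0=v]$ for $v\ge1$, all other functions being $0$. Every sum has mean at most $1$, but the sum at $v=\omega_0$ is always $m$.

Here and in Section~\ref{sec:jumps} we use that for reals $\pi_u\ge0$ with sum $\mu$ and an integer $\nu\ge1$,
\begin{equation}\label{eq:elem}
\sum_{|S|=\nu}\ \prod_{u\in S}\pi_u\le\frac{\mu^\nu}{\nu!}\le\Bigl(\frac{e\mu}{\nu}\Bigr)^{\nu},
\end{equation}
which follows from expanding $\mu^\nu$ and from $e^\nu\ge\nu^\nu/\nu!$.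

\begin{proof}[Proof of Lemma~\ref{lem:markov}]
Dividing $F^p$ by $b_p$, we may assume $b_p=1$. The sum at $v$ can be large because $\omega_v$ itself is a bad value, or because the other variables are unlucky. We remove the first cause by pruning and the second by Lemma~\ref{lem:lll}.

\emph{Pruning.} Let $\Omega'_v$ be the set of $x\in\Omega_v$ with $\sum_u\mathbb EF^p_{vu}(x,\omega_u)\le12$ for all $p$. By Markov's inequality $|\Omega'_v|\ge(1-\frac3{12})|\Omega_v|=\frac34|\Omega_v|$. Let the $\omega'_v$ be independent and uniform on $\Omega'_v$. Then $\mathbb Ef(\omega'_v)\le\frac43\mathbb Ef(\omega_v)$ for $f\ge0$, so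
\begin{equation}\label{eq:pruned}
\sum_u\mathbb EF^p_{vu}(x,\omega'_u)\le16\quad(x\in\Omega'_v),\qquad\sum_u\mathbb EF^p_{vu}(\omega'_v,\omega'_u)\le\tfrac{16}9\le2 .
\end{equation}

\emph{Bad events.} The event that the sum at $v$ is large depends on all variables, so we replace it by witnesses that involve few: a single large term, or a set $S$ of too many terms of the same size. The intervals $C_k=(2^{8-k},2^{9-k}]$, $k\ge1$, partition $(0,256]$; only the finitely many $k$ for which $C_k$ contains a value of some $F^p_{vu}$ are considered. For fixed $v,p$ and $x\in\Omega'_v$ let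
\[
\mu_k(x)=\sum_u\Pr\bigl(F^p_{vu}(x,\omega'_u)\in C_k\bigr),\qquad\nu_k(x)=\bigl\lceil24(\mu_k(x)+2^{k/2})\bigr\rceil .
\]
By \eqref{eq:pruned}, $\sum_k2^{8-k}\mu_k(x)\le16$. The term $2^{k/2}$ keeps the threshold $\nu_k$ large when $\mu_k$ is small: since $2^{k/2}\ge1+\frac k2\ln2\ge1+\frac k3$, we have
\[
\nu_k\ge24+8k\ge32,\qquad\mu_k\le\nu_k/24 .
\]
Write $F^p_{vu}$ for $F^p_{vu}(\omega'_v,\omega'_u)$. The bad events are $\mathcal A^p_{vu}$, for unordered pairs $\{v,u\}$, that $F^p_{vu}>256$; and $\mathcal B^p_{v,k,S}$, for $S\subseteq V\setminus\{v\}$, that $\nu_k(\omega'_v)=|S|$ and $F^p_{vu}\in C_k$ for all $u\in S$. The latter has variables $\{v\}\cup S$, and we call $v$ its center.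

If no bad event occurs then, for each $v,p,k$, at most $\nu_k-1<24(\mu_k+2^{k/2})$ of the $F^p_{vu}$ lie in $C_k$ (values at $x=\omega'_v$), and none exceeds $256$. Therefore
\[
\sum_uF^p_{vu}\le\sum_{k\ge1}2^{9-k}\cdot24(\mu_k+2^{k/2})\le48\cdot16+48\cdot256\,(1+\sqrt2)<768+29700<2^{15}.
\]

\emph{The condition of Lemma~\ref{lem:lll}.} Fix a variable $w$ and sum $2^{|\operatorname{vbl}(E)|}\Pr(E)$ over the bad events that involve it.

Events $\mathcal A^p_{wu}$ contribute at most $3\cdot4\cdot2/256=3/32$, by Markov's inequality and \eqref{eq:pruned}.

Events $\mathcal B^p_{w,k,S}$ with center $w$: fix $p,k$ and condition on $\omega'_w=x$. Only sets $S$ of size $\nu=\nu_k(x)$ count, and the events $F^p_{wu}\in C_k$ are independent. By \eqref{eq:elem} the contribution is at most $2^{\nu+1}(e\mu_k/\nu)^\nu\le2(2e/24)^\nu\le2\cdot4^{-\nu}\le2^{1-48-16k}$. The sum over $k$ and $p$ is less than $2^{-60}$.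

Events $\mathcal B^p_{v,k,S}$ with $w\in S$: fix $p,k,v$, condition on $\omega'_v=x$, and let $\nu=\nu_k(x)$. Since $\nu\ge32$, we have $\mu_k/(\nu-1)\le\frac{32}{24\cdot31}\le\frac1{23}$, and $e/23\le1/8$. Applying \eqref{eq:elem} to $S\setminus\{w\}$, the contribution is at most
\[
2^{\nu+1}\,8^{-(\nu-1)}\Pr(F^p_{vw}\in C_k\mid\omega'_v=x)\le2^{4-48-16k}\Pr(F^p_{vw}\in C_k\mid\omega'_v=x).
\]
Take expectations and sum over $v$. By symmetry $F^p_{vw}=F^p_{wv}$, so \eqref{eq:pruned} at $w$ and Markov's inequality give $\sum_v\Pr(F^p_{vw}\in C_k)\le2/2^{8-k}=2^{k-7}$. The sum over $k$ and $p$ is at most $3\sum_{k\ge1}2^{-51-15k}<2^{-60}$.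

The total is less than $\frac14$.
\end{proof}

\section{Density jumps and random schedules}\label{sec:jumps}

Fix the constants
\[
a=2^{130},\qquad A=2a=2^{131},\qquad Q=2^a,\qquad q=Q/2,
\]
so that $\varepsilon(\beta)=\beta/((A+5)a)$. For an integer $T\ge1$ put
\[
t=Q^{4T},\qquad L=AT+4T+1 .
\]
Let $E\subseteq[Q]^L\times[Q]^L$; its elements are called edges. For $z=(\xi,\eta)$ and $0\le h\le L$, the \emph{level-$h$ box} of $z$ is the set of pairs $(\xi',\eta')$ such that $\xi'$ agrees with $\xi$ and $\eta'$ agrees with $\eta$ in the first $h$ digits. For $z\in E$ let $\rho_h(z)>0$ be the density of $E$ in this box, let $J_h(z)=\rho_h(z)/\rho_{h-1}(z)$, and let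
\[
\mathcal J(z)=\{h\le AT: J_h(z)\ge Q^{1/4}\}
\]
be the set of \emph{jumps} of $z$. A \emph{schedule} is a set $\mathcal S=\{h_1<\dots<h_T\}$ with $h_g$ in the window $\{(g-1)A+1,\dots,gA\}$; these will be the digits at which intervals are split. An edge $z$ is \emph{synchronized} with $\mathcal S$ if $|\mathcal J(z)\cap\mathcal S|\ge T/3$.

\begin{lemma}\label{lem:jumps}
Suppose that $E$ has density at least $t^{-3}$. If the $h_g$ are independent and each is uniform in its window, then the expected number of synchronized edges is at most $2^{1-40T}|E|$.
\end{lemma}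

\begin{proof}
Let $z\in E$ be uniform and independent of $\mathcal S$. We show that $z$ rarely has $128T$ jumps, and that a random schedule rarely meets fewer jumps $T/3$ times.

\emph{Few jumps.} The ratios telescope: $\prod_{h\le AT}J_h=\rho_{AT}(z)/\rho_0(z)\le t^3=Q^{12T}$. So many jumps must be offset by drops in density, and we measure the drops by $\Pi=\prod_{h\le AT}\max(1,1/J_h)$. Since $\max(1,1/J)=\max(J,1)/J$,
\[
\Pi=\frac{\prod_h\max(J_h,1)}{\prod_hJ_h}\ge Q^{|\mathcal J(z)|/4-12T}.
\]
A random edge avoids drops, because a sparse box contains few edges. Precisely, condition on the level-$(h-1)$ box of $z$. It splits into $Q^2$ level-$h$ boxes of equal size, their density ratios $J$ have average $1$, and $z$ lies in a box of ratio $J$ with probability $J/Q^2$. Hence the conditional expectation of $\max(1,1/J_h)$ is $Q^{-2}\sum_{J>0}\max(J,1)\le Q^{-2}\sum(J+1)=2$. The level-$(h-1)$ box determines $J_1,\dots,J_{h-1}$, so iterated conditioning gives $\mathbb E\,\Pi\le2^{AT}$. If $|\mathcal J(z)|\ge128T$ then $\Pi\ge Q^{20T}$, which by Markov's inequality has probability at most $2^{AT-20aT}=2^{-18aT}\le2^{-40T}$.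

\emph{Few coincidences.} Fix $z$ with $|\mathcal J(z)|<128T$. The events $h_g\in\mathcal J(z)$ are independent, and their probabilities sum to $\mu=|\mathcal J(z)|/A<2^{-124}T$. With $k=\lceil T/3\rceil$, the union bound and \eqref{eq:elem} give
\[
\Pr\bigl(|\mathcal J(z)\cap\mathcal S|\ge k\bigr)\le(e\mu/k)^k\le(3e\,2^{-124})^k\le2^{-120k}\le2^{-40T}.
\]
So $z$ is synchronized with probability at most $2\cdot2^{-40T}$.
\end{proof}

The density hypothesis is needed: if $E=\{(\xi,\xi):\xi\in[Q]^L\}$, then $J_h=Q$ for every edge and every $h$, and all edges are synchronized with every schedule.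

\section{Proof of the embedding theorem}\label{sec:proof}

\subsection{Parameters}
Choose $n_0(\beta)$ so that $D=n^\varepsilon\ge2^7$. Let $T=\lfloor\log_2D\rfloor\ge1$, and let $t$ and $L$ be as in Section~\ref{sec:jumps}. Since $L\le(A+5)T$ and $a(A+5)\varepsilon=\beta$,
\[
t\le Q^L\le2^{a(A+5)T}\le n^\beta\le n,\qquad 2^{T}>D/2 .
\]
Of the size of $q$ we use, outside Lemma~\ref{lem:jumps}, only that $q^{1/12}>2^{33}>5\kappa^2$. Let $B=\lceil n/t\rceil\le2n/t$ and $\ell=\lfloor N/2B\rfloor$. As $N\ge nd/D$, we have $N/2B\ge dt/4D\ge1$, hence
\begin{equation}\label{eq:ell}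
\ell\ge\frac{dt}{8D},\qquad \frac{\ell}{2}\ge\frac{n}{16D}=\frac{n^{1-\varepsilon}}{16},
\end{equation}
where the second bound uses $d\ge n$. As before, $\rho(X,Y)$ is the density of $H$ between $X$ and $Y$.

\subsection{Blocks and the schedule}\label{sub:blocks}
Take intervals $Z_1<\dots<Z_{2B}$ of $\ell$ points in $[N]$. In each $Z_i$ choose disjoint $H$-independent sets of size exactly $Q^L$ greedily: as long as at least $\ell/2$ points are uncovered, (H2) and \eqref{eq:ell} provide another one, since $Q^L\le n^\beta$. This gives a family $\mathcal F_i$ covering at least $\ell/2$ points of $Z_i$. Identify each $X\in\mathcal F_i$ with $[Q]^L$ so that the order of $[N]$ becomes the lexicographic order. Let $X_i\in\mathcal F_i$ be uniform and independent. The sets in $\mathcal F_i$ are disjoint and of equal size, so $\mathbb E\rho(X_i,X_j)=\rho(\bigcup\mathcal F_i,\bigcup\mathcal F_j)\le4e_H(Z_i,Z_j)/\ell^2$. By (H1) and \eqref{eq:ell},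
\begin{equation}\label{eq:top}
\sum_{j\ne i}\mathbb E\rho(X_i,X_j)\le\frac{4\ell d}{\ell^2}\le\frac{32D}{t}.
\end{equation}
Hypotheses (H1) and (H2) are not used again.

The $H$-edges between $X_i$ and $X_j$ form a subset of $[Q]^L\times[Q]^L$, so boxes, jumps and synchronized edges are defined for them, symmetrically in $i$ and $j$. For a schedule $\mathcal S$ let $\rho^{\mathrm{syn}}_{\mathcal S}(X_i,X_j)$ be the density of synchronized edges if $\rho(X_i,X_j)\ge t^{-3}$, and $0$ otherwise, and let $\sigma_i(\mathcal S)=\sum_{j\ne i}\mathbb E\rho^{\mathrm{syn}}_{\mathcal S}(X_i,X_j)$, the expectation being over the $X$'s. By Lemma~\ref{lem:jumps}, applied to each value of $(X_i,X_j)$, and by \eqref{eq:top}, the average of $\sigma_i(\mathcal S)$ over all schedules is at most $\sigma=2^{1-40T}\cdot32D/t$.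

The schedule is one global choice, so Lemma~\ref{lem:markov} does not apply to it; this is why we started with twice as many zones as needed. Fix $\mathcal S$ with $\sum_i\sigma_i(\mathcal S)\le2B\sigma$. Fewer than $B$ indices have $\sigma_i(\mathcal S)>2\sigma$. Keep $B$ of the others and relabel them $1<\dots<B$. Apply Lemma~\ref{lem:markov} on these indices to $F^1_{ij}=\rho(X_i,X_j)$ and $F^2_{ij}=\rho^{\mathrm{syn}}_{\mathcal S}(X_i,X_j)$, with $b_1=32D/t$ and $b_2=2\sigma$. We obtain independent sets $X_1<\dots<X_B$, the \emph{blocks}, such that for all $i$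
\begin{equation}\label{eq:blocks}
\sum_{j\ne i}\rho(X_i,X_j)\le\frac{2^{20}D}{t},\qquad\sum_{j\ne i}\rho^{\mathrm{syn}}_{\mathcal S}(X_i,X_j)\le\frac{2^{22-40T}D}{t}.
\end{equation}
Call an $H$-edge between $X_i$ and $X_j$ \emph{exceptional} if it is synchronized or $\rho(X_i,X_j)<t^{-3}$, and let $\rho^*$ denote the density of exceptional edges. These are the edges whose jumps we do not control. From now on $\mathcal S$ and the blocks are fixed.

Cut $V(G)$ into nonempty intervals $I_1<\dots<I_B$ of at most $t$ vertices; $I_i$ will be embedded in $X_i$. An edge of $G$ is \emph{live} if it joins two different $I_i$. Only live edges can land on $H$.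

\subsection{Configurations and three potentials}
A \emph{configuration of depth $h$} is a finite set of \emph{nodes}, each node $v$ having a block index $i(v)$, a nonempty interval $I_v\subseteq I_{i(v)}$ and a word $\pi_v\in[Q]^h$, such that the intervals $I_v$ partition $V(G)$ and, for nodes $v,v'$ of the same block, $I_v<I_{v'}$ implies $\pi_v<\pi_{v'}$ lexicographically. The \emph{room} $X_v$ is the set of elements of $X_{i(v)}$ with prefix $\pi_v$. The rooms are disjoint and lie in $[N]$ in the same order as the intervals.

Let $v,u$ be nodes of different blocks. Let $m(v,u)$ be the number of $G$-edges between $I_v$ and $I_u$, and let $\rho(v,u)=\rho(X_v,X_u)$, $\rho^*(v,u)=\rho^*(X_v,X_u)$. For $h'\le h$ let $\rho_{h'}(v,u)$ be the density of $H$ in the level-$h'$ box that contains $X_v\times X_u$, and let $s(v,u)$ be the number of $h'\in\mathcal S$, $h'\le h$, with $\rho_{h'}(v,u)\ge Q^{1/4}\rho_{h'-1}(v,u)>0$. This counts the scheduled jumps of the pair so far: for every $H$-edge $z$ between $X_v$ and $X_u$ the boxes of $z$ up to level $h$ are those of the pair, so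
\begin{equation}\label{eq:s}
s(v,u)=|\mathcal J(z)\cap\mathcal S\cap[h]| .
\end{equation}
All sums over $u$ below run over nodes of blocks other than that of $v$, and the functions given to Lemma~\ref{lem:markov} are $0$ on pairs from the same block. The aim is to make the load $\sum_um(v,u)\rho(v,u)$ small for every node. We follow instead
\[
\Phi(v)=\sum_um(v,u)\,q^{-s(v,u)/2}\rho(v,u),\qquad W(v)=\sum_um(v,u)\rho^*(v,u),\qquad U(v)=\sum_{u:\,m(v,u)\ge1}\rho(v,u).
\]
The potential $\Phi$ is the load with a discount $q^{-1/2}$ for each scheduled jump; the discount makes $\Phi$ fall in every round, whether or not a pair jumps. It says little about pairs with many jumps, and these are covered by the exceptional load $W$, which grows by a constant factor per round from a very small start. Finally, an interval can be cut into $q$ pieces of comparable $\Phi$-weight only if no single vertex is heavy, and $U$ bounds the weight of a vertex. Put $h_0=0$ and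
\[
\Phi_g=q^{-5g/12}\,2^{20}D^2,\qquad W_g=2^{32g}\,2^{23-40T}D^2,\qquad U_g=q^{3g}\,2^{20}D/t .
\]

\begin{proposition}\label{prop:rounds}
For $0\le g\le T$ there is a configuration of depth $h_g$ in which $\Phi(v)\le\Phi_g$, $W(v)\le W_g$ and $U(v)\le U_g$ for every node $v$.
\end{proposition}

The proof uses one averaging fact. Let $v,u$ be nodes of different blocks, and let $\omega,\omega'\in[Q]^c$ be independent random words, each taking every value with probability at most $\theta/Q^c$. Let $Y\subseteq X_v$ and $Y'\subseteq X_u$ be the elements with prefixes $\pi_v\omega$ and $\pi_u\omega'$. The densities of the $Q^{2c}$ possible pairs have average $\rho(v,u)$, and likewise for $\rho^*$, so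
\begin{equation}\label{eq:avg}
\mathbb E\rho(Y,Y')\le\theta^2\rho(v,u),\qquad\mathbb E\rho^*(Y,Y')\le\theta^2\rho^*(v,u).
\end{equation}

\begin{proof}[Proof of Proposition~\ref{prop:rounds}]
For $g=0$ the nodes are $1,\dots,B$ with intervals $I_i$ and rooms $X_i$. Since $|I_i|\le t$ and $G$ has degrees at most $D$, we have $\sum_jm(i,j)\le tD$. By \eqref{eq:blocks}, $U(i)\le U_0$ and $\Phi(i)\le tDU_0=\Phi_0$. Also $\rho^*(i,j)\le\rho^{\mathrm{syn}}_{\mathcal S}(X_i,X_j)+t^{-3}$ and $t^{-2}=Q^{-8T}\le2^{-40T}$, so
\[
W(i)\le tD\cdot2^{22-40T}D/t+tD\cdot t^{-3}\le2^{23-40T}D^2=W_0 .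
\]
Now let $g<T$ and take a configuration of depth $h_g$ as in the statement.

\emph{Idle step: digits $h_g+1,\dots,h_{g+1}-1$.} Each node $v$ appends to $\pi_v$ a word $\omega_v$ of length $h_{g+1}-h_g-1\ge0$ and keeps its interval. The lexicographic order of distinct words of equal length survives any extension, so this is a configuration of depth $h_{g+1}-1$. None of the new digits is in $\mathcal S$, so $s(v,u)$ does not change. For independent uniform $\omega_v$, \eqref{eq:avg} with $\theta=1$ bounds the expected new densities by the old ones. Apply Lemma~\ref{lem:markov} to the three summands $m\,q^{-s/2}\rho$, $m\,\rho^*$ and $\mathbf 1[m\ge1]\rho$, evaluated after the step, with bounds $\Phi_g,W_g,U_g$. We obtain words for which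
\begin{equation}\label{eq:idle}
\Phi(v)\le\kappa\Phi_g,\qquad W(v)\le\kappa W_g,\qquad U(v)\le\kappa U_g .
\end{equation}
All idle digits are chosen at once, so the factor $\kappa$ is paid once per round, however large $A$ is. From here on $\pi_v$, $\rho(v,u)$, $s(v,u)$ and the potentials of $v$ refer to this configuration.

\emph{Cutting the intervals.} For $x\in I_v$ let $\varphi_x=\sum_yq^{-s(v,u(y))/2}\rho(v,u(y))$, summed over live edges $xy$, where $u(y)$ is the node with $y\in I_{u(y)}$. Then $\sum_{x\in I_v}\varphi_x=\Phi(v)\le\kappa\Phi_g$. Each $u(y)$ has $m(v,u(y))\ge1$ and occurs at most $D$ times, so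
\[
\varphi_x\le D\,U(v)\le\kappa DU_g=\kappa\Phi_g\cdot\frac{q^{3g+5g/12}}{t}\le\frac{\kappa\Phi_g}{q},
\]
because $3g+\frac{5g}{12}+1\le4T$ and $q^{4T}\le t$; this is the reason for the choice of $t$. Cut $I_v$ from left to right into intervals $I_{v_1}<I_{v_2}<\cdots$, each maximal subject to having $\varphi$-sum at most $3\kappa\Phi_g/q$. Every interval but the last has $\varphi$-sum more than $2\kappa\Phi_g/q$, since one more vertex would exceed the limit. So there are at most $q/2+1\le q$ of them. They are the intervals of the \emph{children} $v_1,v_2,\dots$ of $v$, and they are fixed before the next random choice.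

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=0.95]
\draw[thick] (1,2) -- (7,2);
\foreach \x in {1,3.4,4.6,7} \draw[thick] (\x,1.88) -- (\x,2.12);
\node at (2.2,2.35) {$I_{v_1}$};
\node at (4,2.35) {$I_{v_2}$};
\node at (5.8,2.35) {$I_{v_3}$};
\node at (0.4,2) {$I_v$};
\fill[gray!30] (2,0) rectangle (5,0.6);
\foreach \x in {1,...,8} {\draw (\x-1,0) rectangle (\x,0.6); \node at (\x-0.5,-0.3) {$\x$};}
\node at (-0.6,0.3) {$X_v$};
\draw[->] (2.2,1.8) -- (2.5,0.7);
\draw[->] (4,1.8) -- (3.5,0.7);
\draw[->] (5.8,1.8) -- (4.5,0.7);
\end{tikzpicture}
\caption{A split, drawn with $Q=8$. The interval $I_v$ of vertices of $G$ is cut into pieces of bounded weight, the room $X_v$ is cut into $Q$ parts according to the next digit, and the $k$-th piece receives part $r_v+k$ for a common shift, here $r_v=2$.}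
\label{fig:split}
\end{figure}

\emph{Split step: digit $h_{g+1}$.} Each node $v$ chooses a shift $r_v\in\{0,\dots,q\}$, and the child $v_k$ gets the word $\pi_v$ followed by the digit $r_v+k\in[Q]$ (Figure~\ref{fig:split}). Children of one node get increasing digits, and children of different nodes of a block inherit the order of their parents, so the children form a configuration of depth $h_{g+1}$. For uniform $r_v$ the digit of $v_k$ takes each value with probability at most $1/(q+1)\le2/Q$. By \eqref{eq:avg} with $\theta=2$, for independent uniform shifts,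
\begin{equation}\label{eq:split}
\mathbb E\rho(v_k,u_l)\le4\rho(v,u),\qquad\mathbb E\rho^*(v_k,u_l)\le4\rho^*(v,u).
\end{equation}
Say that the pair $(v_k,u_l)$ \emph{jumps} if $\rho(v_k,u_l)\ge Q^{1/4}\rho(v,u)>0$. Then $s(v_k,u_l)=s(v,u)+1$; otherwise $s(v_k,u_l)=s(v,u)$ and $\rho(v_k,u_l)\le Q^{1/4}\rho(v,u)$, both sides being $0$ when $\rho(v,u)=0$. The children of $v$ share one random variable, so Lemma~\ref{lem:markov} controls only sums over all of them. Apply it to the shifts and to the symmetric functions of $(r_v,r_u)$
\begin{align*}
F^1_{vu}&=\sum_{k,l}m(v_k,u_l)\,q^{-(s(v,u)+1)/2}\rho(v_k,u_l)\,\mathbf 1[(v_k,u_l)\text{ jumps}],\\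
F^2_{vu}&=\sum_{k,l}m(v_k,u_l)\,\rho^*(v_k,u_l),\qquad
F^3_{vu}=\sum_{k,l:\ m(v_k,u_l)\ge1}\rho(v_k,u_l).
\end{align*}
We have $\sum_{k,l}m(v_k,u_l)=m(v,u)$; there are at most $q^2$ pairs $(k,l)$; and $m(v_k,u_l)\ge1$ implies $m(v,u)\ge1$. With \eqref{eq:split} and \eqref{eq:idle} this gives
\[
\sum_u\mathbb EF^1_{vu}\le4q^{-1/2}\kappa\Phi_g,\qquad\sum_u\mathbb EF^2_{vu}\le4\kappa W_g,\qquad\sum_u\mathbb EF^3_{vu}\le4q^2\kappa U_g .
\]
Fix shifts as given by the lemma, and let $v_k$ be any child. Bounding one child by the sum over all children of $v$,
\[
W(v_k)\le4\kappa^2W_g=W_{g+1},\qquad U(v_k)\le4\kappa^2q^2U_g\le q^3U_g=U_{g+1},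
\]
and the part of $\Phi(v_k)$ that comes from jumping pairs is at most $4\kappa^2q^{-1/2}\Phi_g$. Here the gain is the discount. For the pairs that do not jump the gain comes from the cut, for every choice of shifts: since $\sum_lm(v_k,u_l)$ is the number of $G$-edges between $I_{v_k}$ and $I_u$, their part of $\Phi(v_k)$ is at most
\[
Q^{1/4}\sum_uq^{-s(v,u)/2}\rho(v,u)\sum_lm(v_k,u_l)=Q^{1/4}\sum_{x\in I_{v_k}}\varphi_x\le2q^{1/4}\cdot\frac{3\kappa\Phi_g}{q}\le\kappa^2q^{-1/2}\Phi_g .
\]
Altogether $\Phi(v_k)\le5\kappa^2q^{-1/2}\Phi_g\le q^{-5/12}\Phi_g=\Phi_{g+1}$.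
\end{proof}

\subsection{The load after $T$ rounds}
Take the configuration of depth $h_T$ from Proposition~\ref{prop:rounds}. Let $v,u$ be nodes of different blocks. If $s(v,u)\ge T/3$, then by \eqref{eq:s} and $\mathcal S\subseteq[h_T]$ every $H$-edge between $X_v$ and $X_u$ is synchronized, hence exceptional, and $\rho(v,u)=\rho^*(v,u)$. If $s(v,u)<T/3$, the discount is mild: $\rho(v,u)\le q^{T/6}q^{-s(v,u)/2}\rho(v,u)$. Therefore, using $q^{1/4}\ge2^8$, $2^{T}>D/2$ and $D\ge2^7$,
\begin{equation}\label{eq:load}
\sum_um(v,u)\rho(v,u)\le W_T+q^{T/6}\Phi_T=2^{23-8T}D^2+q^{-T/4}2^{20}D^2\le2^{24-8T}D^2\le2^{32}D^{-6}\le\frac1{64}.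
\end{equation}

\subsection{The embedding}
Every room has $R=Q^{L-h_T}\ge Q^{4T+1}\ge2t\ge2|I_v|$ elements; the last $4T+1$ digits were reserved for this. Choose independent uniform $\tau_v\in\{0,\dots,R-|I_v|\}$ and send the $k$-th vertex of $I_v$ to the $(\tau_v+k)$-th element of $X_v$. As the rooms are disjoint and ordered like the intervals, this is an order-preserving injection $V(G)\to[N]$. Since $\tau_v$ has at least $R/2$ values, a given vertex of $I_v$ goes to a given element with probability at most $2/R$. So a $G$-edge between $I_v$ and $I_u$, for nodes of different blocks, lands on $H$ with probability at most $e_H(X_v,X_u)(2/R)^2=4\rho(v,u)$. Let $E_{vu}$ be the event that some $G$-edge between $I_v$ and $I_u$ lands on $H$. It depends on $\tau_v,\tau_u$ only, and by \eqref{eq:load}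
\[
\sum_u2^2\Pr(E_{vu})\le16\sum_um(v,u)\rho(v,u)\le\frac14 .
\]
By Lemma~\ref{lem:lll} there are values of the $\tau_v$ for which no live edge lands on $H$. Every other edge of $G$ is sent into a block, which is independent in $H$. Hence the complement of $H$ contains $G$, and Theorem~\ref{thm:embed} is proved. \qed

\begin{remark}
The proof shows where the small exponent comes from. Each round applies Lemma~\ref{lem:markov} twice and costs the exceptional load a factor $4\kappa^2=2^{32}$. To outweigh this, Lemma~\ref{lem:jumps} must give a factor such as $2^{-40}$ per round, which asks for $(3e\cdot128/A)^{1/3}\le2^{-40}$ and makes the windows as long as $A=2^{131}$. The bound on drops then needs $Q^{20}\ge2^{A+40}$, so $a=\log_2Q$ is of the order of $A$. Finally $T\approx\varepsilon\log_2n$ rounds use $Q^{(A+5)T}\approx n^{\varepsilon(A+5)a}$ points of one independent set, and (H2) provides $n^\beta$.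
\end{remark}

\begin{thebibliography}{9}

\bibitem{AS}
Alon and Spencer, \emph{The Probabilistic Method}.

\bibitem{ORN}
``Ordered Ramsey Numbers'', \texttt{https://www.emergentmind.com/topics/ordered-ramsey-numbers}.

\end{thebibliography}
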